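\title{Sums of sets that are not Haar-null need not be Haar-open in Banach spaces}


\begin{abstract}
By the Steinhaus theorem, the sum of two sets of positive Lebesgue measure in $\mathbb R^d$ has non-empty interior. In countable products of locally compact Abelian Polish groups this persists in the following form: the sum of two Borel sets that are not Haar-null is Haar-open. We show that this form of the theorem fails in every infinite-dimensional separable Banach space $X$. There are a closed set $A\subset X$ that is not Haar-null and a compact set $K\subset X$ such that every translate of $A+A$ meets $K$ in a set with empty interior in $K$. Among separable Banach spaces, the Steinhaus property for Haar-open sets therefore characterizes the finite-dimensional ones.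
\end{abstract}

\section{The question and the answer}\label{sec:intro}

For subsets $A,B$ of an Abelian group write $A+B=\{a+b:a\in A,\ b\in B\}$. The Steinhaus theorem says that if $A,B\subset\mathbb R^d$ are Borel sets of positive Lebesgue measure, then $A+B$ contains a non-empty open set. An infinite-dimensional space carries no Lebesgue measure, and we shall see in Example~\ref{ex:cone} that the conclusion must be weakened there as well. The following two notions replace ``measure zero'' and ``non-empty interior''. Let $X$ be an Abelian Polish group, that is, an Abelian topological group whose topology is separable and completely metrizable.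

\begin{definition}\label{def:haar}
A Borel set $A\subset X$ is \emph{Haar-null} (in the sense of Christensen) if there is a Borel probability measure $\mu$ on $X$ such that $\mu(A+x)=0$ for every $x\in X$. A set $S\subset X$ is \emph{Haar-open} if for every non-empty compact set $K\subset X$ and every $p\in K$ there is $x\in X$ such that $K\cap(S+x)$ is a neighborhood of $p$ in $K$.
\end{definition}

Both notions test a set by moving it over something compact. For the second this is the definition. For the first, recall that a Borel probability measure $\mu$ on a Polish space is \emph{inner regular}: $\mu(E)$ is the supremum of $\mu(C)$ over compact $C\subset E$, for every Borel set $E$. So a set that is not Haar-null can be translated to cover a positive part of the mass that $\mu$ puts on some compact set, and a Haar-open set can be translated to cover all points of a compact set near a given point. Four observations locate the two notions.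

\begin{itemize}
\item[(a)] \emph{A set $S$ with non-empty interior $V$ is Haar-open.} Given $p\in K$, choose $x$ with $p\in V+x$.
\item[(b)] \emph{In $\mathbb R^d$ a Haar-open set has non-empty interior.} Take for $K$ a closed ball and for $p$ its center.
\item[(c)] \emph{In $\mathbb R^d$, $d\ge1$, a Borel set $A$ is Haar-null if and only if it is Lebesgue-null.} If $A$ is Lebesgue-null, let $\mu$ be Lebesgue measure on the unit cube. Conversely, by Fubini's theorem $\int\mu(A+x)\,dx$ equals the Lebesgue measure of $A$ for every probability measure $\mu$.
\item[(d)] \emph{A Borel Haar-open set $S$ is not Haar-null.} Given $\mu$, take a compact $K$ with $\mu(K)>0$. Some $p\in K$ has only neighborhoods in $K$ of positive measure, since otherwise finitely many null sets would cover $K$. For this $p$ and the $x$ of Definition~\ref{def:haar}, $\mu(S+x)>0$.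
\end{itemize}

By (a)--(c), the Steinhaus theorem says exactly that in $\mathbb R^d$ the sum of two Borel sets that are not Haar-null is Haar-open.

\begin{example}\label{ex:cone}
Let $A=\{x\in c_0:x_n\ge0\text{ for all }n\}$, a closed set with $A+A=A$. If $K\subset c_0$ is compact, then $u_n=\sup_{x\in K}|x_n|$ tends to $0$ (cover $K$ by finitely many small balls), so $u\in c_0$ and $K\subset A-u$. Hence $A$ is Haar-open, and by (d) it is not Haar-null. But $A$ has empty interior: given $x\in A$ and $\varepsilon>0$, subtract $\varepsilon$ from a coordinate with $x_n<\varepsilon$. So $A+A$ has no interior point and is nevertheless Haar-open.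
\end{example}

It is known that the Steinhaus theorem in this form extends beyond locally compact groups: if $X$ is a countable product of Abelian locally compact Polish groups and $A,B\subset X$ are Borel sets that are not Haar-null, then $A+B$ is Haar-open. This generalizes the classical theorem of Steinhaus (1920). The following problem comes from \cite{HaarOpen}.

\medskip
\noindent\textbf{Problem.} \emph{Let $X$ be a separable Banach space, regarded as an Abelian Polish group under addition, and let $A,B\subset X$ be Borel sets that are not Haar-null. Must $A+B$ be Haar-open?}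
\medskip

The theorem for products covers the infinite-dimensional space $\mathbb R^{\mathbb N}$, and in Example~\ref{ex:cone} Haar-openness survives where interior points do not; both suggest a positive answer. The answer is negative in every infinite-dimensional space, even for $A=B$ closed.

\begin{theorem}\label{thm:main}
Let $X$ be an infinite-dimensional separable Banach space. There are a closed set $A\subset X$ which is not Haar-null and a compact set $K\subset X$ with $0\in K$ such that for every $x\in X$ the set $K\cap(A+A+x)$ has empty interior in $K$. In particular, $A+A$ is not Haar-open.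
\end{theorem}

\begin{corollary}\label{cor:class}
For a separable Banach space $X$ the following are equivalent:
\begin{itemize}
\item[(i)] $\dim X<\infty$;
\item[(ii)] $A+B$ is Haar-open for all Borel sets $A,B\subset X$ that are not Haar-null;
\item[(iii)] $A+A$ is Haar-open for every closed set $A\subset X$ that is not Haar-null.
\end{itemize}
\end{corollary}

\begin{proof}
Clearly (ii) implies (iii), and (iii) implies (i) by Theorem~\ref{thm:main}. Assume (i). Both notions depend only on the topological group, so we may take $X=\mathbb R^d$. For $d=0$ we have $A=B=X$. For $d\ge1$, the sets $A,B$ have positive Lebesgue measure by (c), the sum $A+B$ has non-empty interior by the Steinhaus theorem, and it is Haar-open by (a).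
\end{proof}

Complex spaces are regarded as real ones, $X^*$ is the real dual, and $\mathbb N=\{1,2,\dots\}$. The only non-elementary tool in the proof of Theorem~\ref{thm:main} is Dvoretzky's theorem, recalled in Section~\ref{sec:biorth}.

\section{One scale in Euclidean space}\label{sec:model}

The Steinhaus argument loses something as the dimension grows. Let $A$ fill at least $\frac34$ of the volume of the ball $B$ of radius $\rho$ about $0$ in $\mathbb R^d$, with $A\subset B$. For a vector $y$, the sets $A$ and $y-A$ lie in the ball of radius $\rho+|y|$, whose volume is $(1+|y|/\rho)^d$ times that of $B$. If this factor is less than $\frac32$, the two sets meet, and $y\in A+A$. So $A+A$ contains the open ball of radius $\rho\,((3/2)^{1/d}-1)$, and this radius tends to $0$ with $d\to\infty$. The following model shows that the loss is real, and it contains the main idea of the construction.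

Fix $0<t\le1$ and a finite alphabet $\Sigma$ with $|\Sigma|\ge8t^{-2}$. Let $\mathcal P$ be the set of non-empty subsets of $\Sigma$ with at most two elements. Let $H=\mathbb R^{\mathcal P}\times\mathbb R^{\Sigma}$ be Euclidean space with points $(\xi,\eta)$ and unit coordinate vectors $e_P$ $(P\in\mathcal P)$ and $u_a$ $(a\in\Sigma)$. For a letter $a$ let $A_a$ be the set of $(\xi,\eta)$ with
\[
|\xi_P|\le t/8\ \text{ whenever }a\in P,\qquad |\eta_a-1|\le1/8,\qquad |\eta_c|\le1/8\ \text{ for }c\ne a .
\]
Thus $\eta$ records an \emph{address} $a$, and the address dictates which coordinates of $\xi$ must be small. Put $A_*=\bigcup_aA_a$ and $K_*=\{0\}\cup\{te_P:P\in\mathcal P\}$.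

\begin{proposition}\label{prop:model}
\textup{(i)} For every Borel probability measure $\nu$ on the closed ball of radius $\frac18$ about $0$ in $H$ there is $a\in\Sigma$ with $\nu(A_*-u_a)\ge\frac34$. \textup{(ii)} No translate of $A_*+A_*$ contains $K_*$.
\end{proposition}

\begin{proof}
(i) Let $(\xi,\eta)$ be in the ball. All $|\eta_c|$ are at most $\frac18$. Since $\sum_P\xi_P^2\le\frac1{64}$, at most $t^{-2}$ sets $P$ have $|\xi_P|>t/8$, and these contain at most $2t^{-2}\le|\Sigma|/4$ letters. For every other letter $a$ the point lies in $A_a-u_a$. Hence the average of $\nu(A_a-u_a)$ over $a\in\Sigma$ is at least $\frac34$.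

(ii) Let $(\xi,\eta)\in A_a+A_{a'}$. Then $\eta_c\ge\frac34$ for $c\in\{a,a'\}$ and $|\eta_c|\le\frac14$ otherwise, so $P=\{a,a'\}$ can be read off from $\eta$; and $|\xi_P|\le t/4$, because both summands are small at $P$. Suppose $w+K_*\subset A_*+A_*$, and let $P$ be the set read off from $w$. The point $w+te_P$ has the same $\eta$, hence the same $P$. So the $P$-coordinates of $w$ and of $w+te_P$ both lie in $[-t/4,t/4]$, although they differ by $t$.
\end{proof}

So $A_*$ is large for every measure on a ball of fixed radius, while $A_*+A_*$ contains no closed ball of radius $t$; and $t$ is as small as we like, at the price of the dimension. Two features make this work. A vector of bounded Euclidean norm has few large coordinates, \emph{however many coordinates there are}; and the sum of two points remembers the addresses of the summands in coordinates that $K_*$ does not disturb.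

To prove Theorem~\ref{thm:main} we run the model at all scales $t_n=2^{-n}$ at once, so that every relatively open piece of $K$ contains configurations like $K_*$. The first feature is recovered in any Banach space by Dvoretzky's theorem (Section~\ref{sec:biorth}). The second survives only in part: with infinitely many scales the sum of two points reveals one address, and possibly not the other (Section~\ref{sec:addr}). The summand whose address is hidden is caught by a second condition, which is formulated on a tree (Sections~\ref{sec:tree} and~\ref{sec:A}).

\section{Biorthogonal systems with Euclidean blocks}\label{sec:biorth}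

From now on $X$ is an infinite-dimensional separable real Banach space, and $|\cdot|$ is the Euclidean norm on $\mathbb R^d$. We use three facts.
\begin{itemize}
\item \emph{Dvoretzky's theorem.} Every infinite-dimensional Banach space contains, for all $d\in\mathbb N$ and $\varepsilon>0$, a $d$-dimensional subspace $(1+\varepsilon)$-isomorphic to $\ell_2^d$. With $\varepsilon=1$ and a normalization: there are vectors $g_1,\dots,g_d$ with $\frac12|c|\le\|\sum_rc_rg_r\|\le|c|$ for all $c\in\mathbb R^d$.
\item \emph{Norms of restrictions.} Let $W\subset X^*$ be finite-dimensional and $Y=\bigcap_{w\in W}\ker w$. A functional vanishes on $Y$ if and only if it belongs to $W$; hence, by the Hahn--Banach theorem, $\|g|_Y\|=\operatorname{dist}(g,W)$ for $g\in X^*$.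
\item \emph{Separation.} If $y\in\mathbb R^d$ lies outside a non-empty convex set $Z\subset\mathbb R^d$, there is $c\ne0$ with $\langle c,y\rangle\ge\langle c,z\rangle$ for all $z\in Z$.
\end{itemize}

We need functionals to play the role of coordinates and vectors to play the role of unit vectors, built block by block. A new block of functionals must vanish on the old vectors, which is a condition of finite codimension and costs nothing. The new vectors must be annihilated by the old functionals and have norms bounded independently of the step. This requires the new functionals to stay at a definite distance from the span of the old ones.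

\begin{lemma}\label{lem:block}
Let $V\subset X$ and $W\subset X^*$ be finite-dimensional subspaces and $d\ge1$. There are $\varphi_1,\dots,\varphi_d\in X^*$ and $e_1,\dots,e_d\in X$ such that $\varphi_r|_V=0$, $w(e_r)=0$ for all $w\in W$, $\varphi_r(e_q)=\delta_{rq}$, $\|e_r\|\le7$, and $\sum_r\varphi_r(x)^2\le\|x\|^2$ for all $x\in X$.
\end{lemma}

\begin{proof}
Cover the unit sphere of $W$ by finitely many balls of radius $\frac14$ with centers $w_k$ on the sphere, and choose $f_k\in X$ with $\|f_k\|\le1$ and $|w_k(f_k)|\ge\frac34$. Let $F$ consist of $0$ and the $f_k$. Then $\max_{f\in F}|w(f)|\ge\frac12\|w\|$ for all $w\in W$. The closed subspace $U=\{g\in X^*:g|_V=0,\ g|_F=0\}$ has finite codimension in $X^*$, so it is infinite-dimensional. For $g\in U$ and $w\in W$ we have $\|g+w\|\ge\max_{f\in F}|w(f)|\ge\frac12\|w\|$, and therefore $\|g\|\le\|g+w\|+\|w\|\le3\|g+w\|$. That is, $\operatorname{dist}(g,W)\ge\frac13\|g\|$ for $g\in U$.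

Dvoretzky's theorem in $U$ gives $\varphi_1,\dots,\varphi_d\in U$ with $\frac12|c|\le\|\sum_rc_r\varphi_r\|\le|c|$. For $x\in X$ and $c=(\varphi_r(x))_r$ the upper bound yields $|c|^2=\big(\sum_rc_r\varphi_r\big)(x)\le|c|\,\|x\|$, so $\sum_r\varphi_r(x)^2\le\|x\|^2$.

Let $B$ be the open unit ball of $Y=\bigcap_{w\in W}\ker w$, and let $Q:Y\to\mathbb R^d$, $Qx=(\varphi_r(x))_r$. For $c\in\mathbb R^d$,
\[
\sup_{x\in B}\langle c,Qx\rangle=\Big\|\sum_rc_r\varphi_r\Big|_Y\Big\|=\operatorname{dist}\Big(\sum_rc_r\varphi_r,W\Big)\ge\frac13\Big\|\sum_rc_r\varphi_r\Big\|\ge\frac16|c| .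
\]
If $y\notin Q(B)$, separation gives $c\ne0$ with $\langle c,y\rangle\ge\frac16|c|$, so $|y|\ge\frac16$. Hence $Q(B)$ contains $\frac17$ times each unit coordinate vector, and there are $e_r\in Y$ with $\|e_r\|<7$ and $Qe_r$ equal to the $r$-th unit vector.
\end{proof}

\begin{lemma}\label{lem:system}
Let $I_1,I_2,\dots$ be pairwise disjoint non-empty finite sets and $I=\bigcup_nI_n$. There are $\psi_n\in X^*$, $x_n\in X$ $(n\ge1)$ and $\varphi_i\in X^*$, $e_i\in X$ $(i\in I)$ such that
\begin{itemize}
\item[(B1)] $\psi_n(x_m)=\delta_{nm}$, $\ \varphi_i(e_{i'})=\delta_{ii'}$, $\ \psi_n(e_i)=0$, $\ \varphi_i(x_n)=0$;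
\item[(B2)] $\|\psi_n\|\le1$, $\ \|x_n\|\le7$, $\ \|e_i\|\le7$;
\item[(B3)] $\psi_n(x)\to0$ for every $x\in X$;
\item[(B4)] $\sum_{i\in I_n}\varphi_i(x)^2\le\|x\|^2$ for all $n$ and all $x\in X$.
\end{itemize}
\end{lemma}

\begin{proof}
Let $(y_k)$ be a dense sequence in $X$. At step $n$, apply Lemma~\ref{lem:block} with $d=1$, with $V$ spanned by $y_1,\dots,y_n$ and all vectors constructed so far, and with $W$ spanned by all functionals constructed so far; this gives $\psi_n$ and $x_n$, and $\psi_n(x)^2\le\|x\|^2$ means $\|\psi_n\|\le1$. Add $x_n$ to $V$ and $\psi_n$ to $W$ and apply Lemma~\ref{lem:block} with $d=|I_n|$; this gives $\varphi_i,e_i$ for $i\in I_n$. Later functionals vanish on earlier vectors by the choice of $V$, and earlier functionals vanish on later vectors by the choice of $W$; this proves (B1), while (B2) and (B4) come from Lemma~\ref{lem:block}. Finally, $|\psi_n(x)|=|\psi_n(x-y_k)|\le\|x-y_k\|$ for $n\ge k$, and density gives (B3).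
\end{proof}

The $\psi_n$ will play the part of the coordinates $\eta$ of the model and the $\varphi_i$ that of $\xi$. With $t_n=2^{-n}$, property (B4) gives the counting bound
\begin{equation}\label{eq:count}
\#\{i\in I_n:|\varphi_i(x)|>t_n/8\}\le64\cdot4^n\|x\|^2\qquad(x\in X,\ n\ge1).
\end{equation}
The right side does not depend on $|I_n|$, which will be far larger. This is what Dvoretzky's theorem provides: for the coordinate functionals of $c_0$, for example, no such bound holds, since a vector of norm $1$ can have any finite number of coordinates equal to $1$. Infinite dimension enters the proof only through Lemma~\ref{lem:block}.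

\section{The tree and the compact set $K$}\label{sec:tree}

Fix $t_n=2^{-n}$ and $\alpha_j=16^{-j}$. The $n$-th scale has its own alphabet, and an address is now an infinite word:
\[
\Sigma_n=\{1,\dots,2^{3n+9}\},\qquad S_j=\prod_{n\le j}\Sigma_n,\qquad S=\prod_{n\ge1}\Sigma_n,\qquad s|j=(s_1,\dots,s_j)\ \text{ for }s\in S .
\]
Let $\mathcal P_n$ be the set of non-empty subsets of $\Sigma_{n+1}$ with at most two elements, and put
\[
h_n=64\,n\,4^n,\qquad N_n=h_{n+1}+1,\qquad I_n=\prod_{l=1}^n\big(\mathcal P_l\times\{1,\dots,N_l\}\big).
\]
An element $i=((P_1,c_1),\dots,(P_n,c_n))$ of $I_n$ is a \emph{node of level $n$}, and we write $P_l(i)=P_l$. A node of level $n+1$ is a \emph{child} of its truncation to level $n$, its \emph{parent}. For $s\in S$ and $n\ge2$ let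
\[
G(s,n)=\{i\in I_n:\ s_n\in P_{n-1}(i)\}.
\]
These are the coordinates of level $n$ on which a point with address $s$ will have to be small. There are two differences from the model. First, the condition $i\in G(s,n)$ depends only on the parent of $i$: the last pair $P_{n-1}$ of a node of level $n-1$ governs all its children at once. Second, every pair $P_l$ comes in $N_l$ copies. Since $N_l>h_{l+1}$, the bound \eqref{eq:count} will supply, for a given vector, a copy on whose children that vector is small.

Fix a system as in Lemma~\ref{lem:system} for these sets $I_n$, and let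
\[
K=\Big\{\sum_{n\ge1}\varepsilon_nt_ne_{i_n}:\ \varepsilon_n\in\{0,1\},\ i_n\in I_n\Big\}.
\]
The $n$-th term has norm at most $7\cdot2^{-n}$, so the series converge uniformly in the parameters. Each partial sum depends on finitely many parameters. Hence $K$ is the image of the compact space $\prod_n(\{0,1\}\times I_n)$ under a continuous map, so $K$ is compact, and $0\in K$. An open piece of $K$ leaves all late levels free.

\begin{lemma}\label{lem:tail}
Let $O\subset K$ be non-empty and relatively open. There are $p_0\in O$ and $m_0\in\mathbb N$ such that $p_0+\sum_{n>m_0}\eta_nt_ne_{i'_n}\in O$ for all $\eta_n\in\{0,1\}$ and $i'_n\in I_n$.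
\end{lemma}

\begin{proof}
Take $p=\sum_n\varepsilon_nt_ne_{i_n}\in O$ and $m_0$ such that $O$ contains all points of $K$ within $14\cdot2^{-m_0}$ of $p$. Put $p_0=\sum_{n\le m_0}\varepsilon_nt_ne_{i_n}$. Each point in the statement belongs to $K$ and lies within $\sum_{n>m_0}14\cdot2^{-n}=14\cdot2^{-m_0}$ of $p$. Taking all $\eta_n=0$ gives $p_0\in O$.
\end{proof}

\section{Writing and reading addresses}\label{sec:addr}

In the model the address $a$ was written by adding the unit vector $u_a$. Now the initial segments $s|j$ must be written by a convergent series $\sum_j\alpha_jx_{m_j}$, so the amplitudes $\alpha_j$ tend to $0$. The points on which we write carry noise $\psi_n(x)$. On a compact set the noise tends to $0$ uniformly as $n\to\infty$, but at a rate that depends on the set. The $j$-th mark must therefore be allowed to sit at an arbitrarily late position $m_j$, and its content must be carried by the position. Fix a function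
\[
\mathrm{lab}:\mathbb N\to\bigcup_{j\ge1}S_j
\]
that takes every value infinitely often; it exists because the union is countable.

Let $D$ be the set of $x\in X$ for which there are $1\le m_1<m_2<\cdots$ and $s\in S$ such that, with $m_0=0$, for all $j\ge1$
\begin{equation}\label{eq:D}
|\psi_{m_j}(x)-\alpha_j|\le\frac{\alpha_j}8,\qquad |\psi_n(x)|\le\frac{\alpha_j}8\ \text{ for }m_{j-1}<n<m_j,\qquad \mathrm{lab}(m_j)=s|j .
\end{equation}
To read the marks, define for every $y\in X$ and $j\ge1$
\[
n_j(y)=\max\big(\{0\}\cup\{n:|\psi_n(y)|\ge\alpha_j/2\}\big),
\]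
which is finite by (B3).

\begin{lemma}\label{lem:read}
Let $x\in D$ satisfy \eqref{eq:D} with $(m_j)$ and $s$. Then $m_j=n_j(x)$ for all $j$, and
\begin{equation}\label{eq:gap}
\psi_{n_j(x)}(x)\ge\tfrac78\alpha_j,\qquad |\psi_n(x)|\le\tfrac9{128}\alpha_j\ \text{ for }n>n_j(x).
\end{equation}
In particular $s=s(x)$ is determined by $x$, $\mathrm{lab}(n_j(x))=s(x)|j$, and $n_j(x)\ge j$.
\end{lemma}

\begin{proof}
We have $\psi_{m_j}(x)\ge\frac78\alpha_j$. If $n>m_j$, then $m_{l-1}<n\le m_l$ for some $l\ge j+1$, so $|\psi_n(x)|\le\frac98\alpha_l\le\frac98\alpha_{j+1}=\frac9{128}\alpha_j$. Since $\frac9{128}<\frac12<\frac78$, the last position with $|\psi_n(x)|\ge\alpha_j/2$ is $m_j$. The words $\mathrm{lab}(m_j)=s|j$ determine $s$, and $m_j\ge j$ because the $m_j$ increase strictly.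
\end{proof}

We call $s(x)$ the \emph{address} of $x\in D$. For $w\in D+D$ let
\[
\Lambda(w)=\{b\in S:\ \mathrm{lab}(n_j(w))=b|j\ \text{ for infinitely many }j\};
\]
by the next lemma $n_j(w)\ge1$, so this makes sense. Both $n_j(w)$ and $\Lambda(w)$ depend only on the numbers $\psi_n(w)$, not on a decomposition of $w$.

\begin{lemma}\label{lem:sum}
Let $w=x+x'$ with $x,x'\in D$. Then $n_j(w)=\max(n_j(x),n_j(x'))$ for all $j$, and $\Lambda(w)$ is a non-empty subset of $\{s(x),s(x')\}$.
\end{lemma}

\begin{proof}
Let $m=\max(n_j(x),n_j(x'))$. For $n>m$, \eqref{eq:gap} gives $|\psi_n(w)|\le\frac{18}{128}\alpha_j<\frac12\alpha_j$. If $n_j(x)=n_j(x')=m$, then $\psi_m(w)\ge\frac74\alpha_j$. Otherwise $m$ is the $j$-th mark of one summand and lies beyond the $j$-th mark of the other, so $\psi_m(w)\ge\frac78\alpha_j-\frac9{128}\alpha_j=\frac{103}{128}\alpha_j>\frac12\alpha_j$. Thus $n_j(w)=m$.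

Consequently $\mathrm{lab}(n_j(w))\in\{s(x)|j,\ s(x')|j\}$ for every $j$. One of the two values occurs for infinitely many $j$, so $s(x)$ or $s(x')$ lies in $\Lambda(w)$. If $b\in\Lambda(w)$, then $b|j=s(x)|j$ for infinitely many $j$ or $b|j=s(x')|j$ for infinitely many $j$, and so $b=s(x)$ or $b=s(x')$.
\end{proof}

This is weaker than what the model gave. If $n_j(x')<n_j(x)$ for all $j$, then $\Lambda(x+x')=\{s(x)\}$ and the address of $x'$ is not seen. The loss is built into \eqref{eq:D}: at a position $n<n_{j-1}(x)$ that is not a mark of $x$, the tolerated noise of $x$ is at least $\alpha_{j-1}/8=2\alpha_j$, enough to cover a $j$-th mark of $x'$. What we keep is this. In \emph{every} decomposition $w=x+x'$, one summand has its address in the set $\Lambda(w)$ of at most two elements, and the marks of both summands are bounded by $n_j(w)$.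

\section{Paths in the tree and the closed set $A$}\label{sec:A}

Suppose $w+k=x+x'$, where $k\in K$ is our perturbation and $x$ is the summand whose address is visible. We can place $k$ on nodes where $x$ is forced to be small by its address and $w$ is small by counting. On those nodes $x'=w+k-x$ looks like $k$. So we need a pattern that $k$ can display, that is forbidden to points of $A$, and whose prohibition costs little measure. A fixed pattern will not do, since a measure may live on it. We forbid instead finite paths in the tree that are \emph{long compared with the marks of the point}: the marks of $x'$ are bounded in terms of $w$, so $k$ can be made too long, while for a given measure the marks can be placed so late that few points have paths of that length.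

For $p\in I_j$ and $M>j$, let $E(p,M)$ be the set of $x\in X$ for which there are nodes $p=q_j,q_{j+1},\dots,q_M$, each $q_l$ a child of $q_{l-1}$, such that
\begin{itemize}
\item[(E1)] for $j<l\le M$: $\varphi_{q_l}(x)>t_l/2$, and $|\varphi_i(x)|<t_l/2$ for all other children $i$ of $q_{l-1}$;
\item[(E2)] $|\varphi_i(x)|<t_{M+1}/2$ for all children $i$ of $q_M$.
\end{itemize}
See Figure~\ref{fig:path}. For $R\ge j$ let $U(j,R)$ be the union of the sets $E(p,M)$ over $p\in I_j$ and $M>R$.

\begin{figure}[ht]
\centering
\begin{tikzpicture}[scale=0.9]
\draw (0,0)--(-1.5,-1) (0,0)--(0,-1) (1.5,-1)--(1.5,-2) (1.5,-1)--(3,-2);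
\draw (0,-2)--(-1.5,-3) (0,-2)--(0,-3) (0,-2)--(1.5,-3);
\draw[very thick] (0,0)--(1.5,-1)--(0,-2);
\draw[fill=gray!40] (-0.1,-0.1) rectangle (0.1,0.1);
\fill (1.5,-1) circle (0.11) (0,-2) circle (0.11);
\draw[fill=white] (-1.5,-1) circle (0.11) (0,-1) circle (0.11) (1.5,-2) circle (0.11) (3,-2) circle (0.11);
\draw[fill=white] (-1.5,-3) circle (0.11) (0,-3) circle (0.11) (1.5,-3) circle (0.11);
\node[right] at (0.15,0.1) {$p=q_j$};
\node[right] at (1.65,-0.9) {$q_{j+1}$};
\node[left] at (-0.15,-2) {$q_{j+2}$};
\node[left] at (-2.6,0) {level $j$};
\node[left] at (-2.6,-1) {level $j+1$};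
\node[left] at (-2.6,-2) {level $j+2$};
\node[left] at (-2.6,-3) {level $j+3$};
\end{tikzpicture}
\caption{The pattern of a point $x\in E(p,M)$ for $p\in I_j$ and $M=j+2$. At a black node $i$ of level $l$ one has $\varphi_i(x)>t_l/2$; at a white node, $|\varphi_i(x)|<t_l/2$. There is no condition at $p$ or at nodes off the picture. The path ends where all children are white. Only three children of each node are drawn.}
\label{fig:path}
\end{figure}

\begin{lemma}\label{lem:paths}
For each $j$ the sets $U(j,R)$, $R\ge j$, are open, decrease as $R$ increases, and have empty intersection.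
\end{lemma}

\begin{proof}
Each $E(p,M)$ is a finite union, over the possible paths, of finite intersections of open sets; so $U(j,R)$ is open, and monotonicity is part of the definition. We claim that for given $x$ and $p$ there is at most one $M$ with $x\in E(p,M)$. Let $x\in E(p,M)\cap E(p,M')$ with $M<M'$, witnessed by paths $(q_l)$ and $(q'_l)$. They start at $p$. If $q_{l-1}=q'_{l-1}$ and $l\le M$, then by (E1) both $q_l$ and $q'_l$ are the only child $i$ of this node with $|\varphi_i(x)|\ge t_l/2$, so $q_l=q'_l$. Hence $q'_{M+1}$ is a child of $q_M$ with $\varphi_{q'_{M+1}}(x)>t_{M+1}/2$, against (E2). Since $I_j$ is finite, $x$ lies in $E(p,M)$ for finitely many pairs $(p,M)$ with $p\in I_j$, so $x\notin U(j,R)$ for large $R$.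
\end{proof}

The stopping condition (E2) is what makes the intersection empty: the point $\sum_{l>j}t_le_{q_l}$ of an infinite path satisfies (E1) for every $M$.

Let $A$ be the set of $x\in D$ such that
\begin{itemize}
\item[(A1)] $|\varphi_i(x)|\le t_n/8$ for all $n\ge2$ and $i\in G(s(x),n)$;
\item[(A2)] $x\notin U(j,n_j(x))$ for all $j\ge1$.
\end{itemize}
In (A2), $n_j(x)\ge j$ by Lemma~\ref{lem:read}; the condition says that $x\notin E(p,M)$ whenever $p\in I_j$ and $M>n_j(x)$.

\begin{proposition}\label{prop:closed}
The set $A$ is closed.
\end{proposition}

\begin{proof}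
Let $x^k\in A$ and $x^k\to x$. The point to secure is that the marks do not escape to infinity. Fix $j$. By (B3) there is $n^*$ with $|\psi_n(x)|<\alpha_j/4$ for $n\ge n^*$. For large $k$ we have $\|x^k-x\|<\alpha_j/4$; since $\|\psi_n\|\le1$, this gives $|\psi_n(x^k)|<\alpha_j/2$ for $n\ge n^*$, that is, $n_j(x^k)<n^*$. So for each $j$ the sequence $(n_j(x^k))_k$ is bounded. Passing to a diagonal subsequence, we may assume that $n_j(x^k)=m_j$ for $k\ge k_j$, where $k_1\le k_2\le\cdots$.

For $k\ge k_{j+1}$ we have $m_j=n_j(x^k)<n_{j+1}(x^k)=m_{j+1}$, and $\mathrm{lab}(m_j)=s(x^k)|j$ is the initial segment of $\mathrm{lab}(m_{j+1})=s(x^k)|(j+1)$. Hence there is $s\in S$ with $\mathrm{lab}(m_j)=s|j$ for all $j$. The non-strict inequalities in \eqref{eq:D} for the index $j$ hold for $x^k$, $k\ge k_j$, with the same positions, so they hold for $x$. Thus $x\in D$, $n_j(x)=m_j$ and $s(x)=s$.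

The set $G(s,n)$ depends only on $s_n$, and $s(x^k)_n=s_n$ for $k\ge k_n$. So for $i\in G(s,n)$ the bound $|\varphi_i(x^k)|\le t_n/8$ holds for $k\ge k_n$ and passes to the limit; this is (A1). For $k\ge k_j$ the point $x^k$ lies in the closed complement of $U(j,m_j)$, hence so does $x$; this is (A2).
\end{proof}

\section{The set $A$ is not Haar-null}\label{sec:large}

\begin{proposition}\label{prop:large}
For every Borel probability measure $\mu$ on $X$ there is $y\in X$ with $\mu(A+y)>0$.
\end{proposition}

\begin{proof}
\emph{Localization.} Let $\delta=\alpha_1/8<1$. Since $X$ is separable, countably many closed balls of radius $\delta$ cover $X$, and one of them, with center $z$, has positive measure. By inner regularity it contains a compact set $C_0$ with $\mu(C_0)>0$. Let $C=C_0-z$, a compact subset of $\{\|x\|\le\delta\}$, and let $\nu(E)=\mu((E+z)\cap C_0)/\mu(C_0)$, a Borel probability measure concentrated on $C$. We find $u\in X$ with $\nu(A-u)\ge\frac12$; then $\mu(A-u+z)>0$. The vector $u$ will only write an address. We choose first how late the marks must be for (A2), then the address for (A1), and last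 the positions.

\emph{Lengths of paths.} By Lemma~\ref{lem:paths} and continuity of measure, $\nu(U(j,R))\to0$ as $R\to\infty$. Choose $R_j\ge j$ with $\nu(U(j,R_j))<2^{-j-2}$, and let $Z_1=\bigcup_jU(j,R_j)$. Then $\nu(Z_1)\le\frac14$.

\emph{The address.} Let $\lambda$ be the product of the uniform probability measures on the $\Sigma_n$. Call $(x,s)\in C\times S$ \emph{bad} if $|\varphi_i(x)|>t_n/8$ for some $n\ge2$ and $i\in G(s,n)$; the bad pairs form an open set. For $i\in I_n$, $n\ge2$, we have $\lambda\{s:i\in G(s,n)\}=|P_{n-1}(i)|/|\Sigma_n|\le2/2^{3n+9}$. Fix $x\in C$. Since $\|x\|\le1$, by \eqref{eq:count} at most $64\cdot4^n$ nodes of level $n$ have $|\varphi_i(x)|>t_n/8$. Therefore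
\[
\lambda\{s:(x,s)\text{ is bad}\}\le\sum_{n\ge2}64\cdot4^n\cdot\frac2{2^{3n+9}}=\sum_{n\ge2}2^{-n-2}=\frac18 .
\]
By Fubini's theorem there is $s\in S$ such that $Z_2=\{x\in C:(x,s)\text{ is bad}\}$ has $\nu(Z_2)\le\frac14$. Fix this $s$.

\emph{The positions.} Let $r_n=\sup_{x\in C}|\psi_n(x)|$. Then $r_n\le\delta=\alpha_1/8$ for all $n$, because $\|\psi_n\|\le1$. Also $r_n\to0$: given $\varepsilon>0$, cover $C$ by finitely many balls of radius $\varepsilon$; by (B3), for large $n$ the value $|\psi_n|$ is below $\varepsilon$ at all centers, so $r_n\le2\varepsilon$. Since $\mathrm{lab}$ takes the value $s|j$ at arbitrarily late positions, we can choose $m_1<m_2<\cdots$ inductively with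
\[
\mathrm{lab}(m_j)=s|j,\qquad m_j\ge R_j,\qquad r_n\le\alpha_{j+1}/8\ \text{ for all }n>m_j .
\]
With $m_0=0$ we then have $r_n\le\alpha_j/8$ for all $j\ge1$ and $n>m_{j-1}$.

\emph{Conclusion.} Let $u=\sum_j\alpha_jx_{m_j}$; the series converges absolutely by (B2). Let $x\in C\setminus(Z_1\cup Z_2)$. By (B1), $\psi_{m_j}(x+u)-\alpha_j=\psi_{m_j}(x)$, and $\psi_n(x+u)=\psi_n(x)$ when $n$ is none of the $m_l$. For $m_{j-1}<n\le m_j$ we have $|\psi_n(x)|\le r_n\le\alpha_j/8$. So $x+u$ satisfies \eqref{eq:D}, and $x+u\in D$ with $n_j(x+u)=m_j$ and $s(x+u)=s$. Again by (B1), $\varphi_i(x+u)=\varphi_i(x)$ for all $i\in I$. As $x\notin Z_2$, (A1) holds for $x+u$. Membership in $U(j,R)$ depends only on the values of the $\varphi_i$, and $x\notin U(j,R_j)\supset U(j,m_j)$; so (A2) holds for $x+u$. Thus $x+u\in A$, and $\nu(A-u)\ge1-\frac14-\frac14=\frac12$.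
\end{proof}

\section{Translates of $A+A$ have no interior in $K$}\label{sec:small}

Every point of $A+A$ can be pushed out of $A+A$ by an element of $K$ that uses only late levels.

\begin{proposition}\label{prop:push}
Let $w\in A+A$ and let $m\ge1$ be an integer with $m\ge\|w\|^2$. There are $M$ with $m<M<\infty$ and nodes $\beta_l\in I_l$ $(m<l\le M)$ such that $k=\sum_{l=m+1}^Mt_le_{\beta_l}\in K$ satisfies $w+k\notin A+A$.
\end{proposition}

\begin{proof}
\emph{Data read from $w$.} By Lemma~\ref{lem:sum}, $\Lambda(w)=\{b,b'\}$, where possibly $b=b'$, and $n_m(w)\ge m$. Put $M=n_m(w)+1\ge m+1$. Call a node $i$ of level $n$ \emph{large} if $|\varphi_i(w)|>t_n/8$. For $n\ge m+1$, \eqref{eq:count} and $\|w\|^2\le m\le n$ show that there are at most $64\cdot4^nn=h_n$ large nodes of level $n$. (The factor $n$ in $h_n$ is there because the norm of $w$ is not bounded in advance.)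

\emph{The path.} We choose $\beta_m,\dots,\beta_M$, each a child of the preceding one. The first $m-1$ entries of $\beta_m$ are arbitrary. For $l=m,\dots,M$ in turn, the first $l-1$ entries of $\beta_l$ are already fixed; let the $l$-th entry be $(P_l,c_l)$ with $P_l=\{b_{l+1},b'_{l+1}\}\in\mathcal P_l$ and with $c_l\in\{1,\dots,N_l\}$ such that no child of $\beta_l$ is large. Such a $c_l$ exists: different values of $c_l$ give disjoint sets of children, so at most $h_{l+1}<N_l$ values are spoiled by a large node of level $l+1$. Put $k=\sum_{l=m+1}^Mt_le_{\beta_l}\in K$.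

\emph{The visible summand.} Suppose $w+k=x+x'$ with $x,x'\in A$. By (B1), $\psi_n(k)=0$ for all $n$, so $n_j(w+k)=n_j(w)$ for all $j$ and $\Lambda(w+k)=\{b,b'\}$. By Lemma~\ref{lem:sum} applied to $w+k$, one of the two addresses lies in $\{b,b'\}$; say $s(x)\in\{b,b'\}$. Let $m+1\le l\le M+1$ and let $i\in I_l$ be a child of $\beta_{l-1}$. Then $P_{l-1}(i)=P_{l-1}=\{b_l,b'_l\}$ contains $s(x)_l$, so $i\in G(s(x),l)$ and $|\varphi_i(x)|\le t_l/8$ by (A1). This holds for all children of $\beta_{l-1}$, because $G(s,l)$ is determined by parents.

\emph{The other summand.} For the same $l$ and $i$ we have $|\varphi_i(w)|\le t_l/8$ by the choice of $c_{l-1}$; and by (B1), $\varphi_i(k)=t_l$ if $l\le M$ and $i=\beta_l$, while $\varphi_i(k)=0$ otherwise. Since $x'=k+w-x$,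
\[
\varphi_{\beta_l}(x')\ge t_l-\tfrac14t_l>\tfrac12t_l\quad(m<l\le M),\qquad |\varphi_i(x')|\le\tfrac14t_l<\tfrac12t_l\quad\text{for all other such }i .
\]
The second inequality covers the other children of $\beta_{l-1}$ for $l\le M$ and all children of $\beta_M$. Hence (E1) and (E2) hold along $\beta_m,\dots,\beta_M$, and $x'\in E(\beta_m,M)$ with $\beta_m\in I_m$. By Lemma~\ref{lem:sum}, $M>n_m(w)=n_m(w+k)\ge n_m(x')$. So $x'\in U(m,n_m(x'))$, which contradicts (A2).
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:main}]
The set $K$ is compact and contains $0$ (Section~\ref{sec:tree}); the set $A$ is closed by Proposition~\ref{prop:closed} and not Haar-null by Proposition~\ref{prop:large}. Suppose that for some $x\in X$ the set $K\cap(A+A+x)$ contains a non-empty relatively open subset $O$ of $K$, so that $O-x\subset A+A$. Take $p_0$ and $m_0$ from Lemma~\ref{lem:tail}, and put $w=p_0-x\in A+A$. Proposition~\ref{prop:push} with an integer $m\ge\max(m_0,\|w\|^2)$ gives $k=\sum_{l=m+1}^Mt_le_{\beta_l}$ with $w+k\notin A+A$. But $k$ uses only levels above $m_0$, so $p_0+k\in O$ and $w+k=(p_0+k)-x\in A+A$, a contradiction.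 Hence $K\cap(A+A+x)$ has empty interior in $K$ for every $x\in X$. In particular it is never a neighborhood of $0$ in $K$, and $A+A$ is not Haar-open.
\end{proof}

\begin{thebibliography}{1}

\bibitem{HaarOpen}
\emph{Haar-open sets: a right way of generalizing the Steinhaus sum theorem to non-locally compact groups},
\texttt{https://tomesphere.com/paper/1805.07515}.

\end{thebibliography}
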